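# Powers of the Airy function and negative values of flow polynomials

## 1. A real power of the Airy function, integrated above its zeros

Throughout, $C,c>0$ are constants that may depend on a real parameter $Q$ (and on the order of an expansion) and may change from line to line. Powers $z^{a}$ and $\operatorname{Log}z$ are principal, with $|\arg z|\le\pi$; at $\arg z=\pm\pi$ they mean the corresponding limits.

The object on which everything turns is a Laplace-type integral of a real power of the Airy function $\mathrm{Ai}$. We use four textbook facts (DLMF Ch. 9).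

* (A1) $\mathrm{Ai}$ is entire and real on $\mathbb R$. Its zeros are real, negative and simple: $0>a_1>a_2>\cdots$. Moreover $\mathrm{Ai}>0$ on $(a_1,\infty)$.
* (A2) For each $\delta>0$, uniformly in $|\arg z|\le\pi-\delta$ as $|z|\to\infty$, $$\mathrm{Ai}(z)\sim\frac1{2\sqrt\pi}\,z^{-1/4}e^{-\frac23z^{3/2}}\sum_{m\ge0}(-1)^mc_mz^{-3m/2},\qquad c_m\in\mathbb R,\ c_0=1.$$
* (A3) $\mathrm{Ai}(z)=e^{\pi i/3}\mathrm{Ai}(ze^{-2\pi i/3})+e^{-\pi i/3}\mathrm{Ai}(ze^{2\pi i/3})$.
* (A4) $\mathrm{Ai}(\omega)=\frac1{2\pi}\int_{\operatorname{Im}t=\delta}e^{i(t^3/3+\omega t)}\,dt$ for every $\delta>0$.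

We also need one bound valid in all directions, including the negative axis:
$$|\mathrm{Ai}(z)|\le C(1+|z|)^{-1/4}\,\bigl|e^{-\frac23z^{3/2}}\bigr|\qquad(|\arg z|\le\pi).\tag{1}$$

**Proof of (1).** On bounded sets $\mathrm{Ai}$ is bounded and $|e^{-\frac23z^{3/2}}|$ is bounded below, so let $|z|$ be large. For $|\arg z|\le\frac{2\pi}3$ use (A2). For $\arg z\in[\frac{2\pi}3,\pi]$ use (A3). The point $w_1=ze^{-2\pi i/3}$ has argument in $[0,\frac\pi3]$, and $w_1^{3/2}=e^{-i\pi}z^{3/2}=-z^{3/2}$. Since $\arg z^{3/2}\in[\pi,\frac{3\pi}2]$, we have $\operatorname{Re}z^{3/2}\le0$, hence $|e^{-\frac23w_1^{3/2}}|\le1\le|e^{-\frac23z^{3/2}}|$. The point $ze^{2\pi i/3}=ze^{-4\pi i/3}=:w_2$ has argument in $[-\frac{2\pi}3,-\frac\pi3]$, and $w_2^{3/2}=e^{-2\pi i}z^{3/2}=z^{3/2}$. Apply (A2) to $\mathrm{Ai}(w_1)$ and $\mathrm{Ai}(w_2)$. The case $\arg z<0$ follows by conjugation. $\square$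

**Definition (the power).** On $\mathbb C\setminus(-\infty,a_1]$ let $\log\mathrm{Ai}$ be the branch that is real on $(a_1,\infty)$, and put $\mathrm{Ai}^Q=\exp(Q\log\mathrm{Ai})$. For real $Q$ we have $|\mathrm{Ai}^Q|=|\mathrm{Ai}|^Q$.

In a sector $|\arg z|\le\pi-\delta$ with $|z|$ large, (A2) gives
$$\log\mathrm{Ai}(z)=-\ln(2\sqrt\pi)-\tfrac14\operatorname{Log}z-\tfrac23z^{3/2}+o(1),\tag{2}$$
because both sides have the same exponential for a suitable $o(1)$ term (the principal logarithm of a quantity tending to $1$), their difference is continuous with values in $2\pi i\mathbb Z$, and it vanishes on the positive axis.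

Let $Q>0$. What happens on the negative axis? Approach the cut from above. Near a simple zero $a_j$ the function behaves like $\mathrm{Ai}'(a_j)(\omega-a_j)$, and passing above $a_j$ from right to left raises $\arg(\omega-a_j)$ from $0$ to $\pi$. So $\mathrm{Ai}^Q$ extends continuously to the upper side of the cut, with value $0$ at the $a_j$, and
$$\mathrm{Ai}(\omega+i0)^Q=|\mathrm{Ai}(\omega)|^Q\,e^{i\pi Q\,n(\omega)},\qquad n(\omega)=\#\{j:a_j>\omega\}.\tag{3}$$
If $Q$ is an integer this is the ordinary real power. If $Q$ is not an integer, each zero is a branch point, and to the left of $a_1$ the function acquires a nonzero imaginary part.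

**Definition (the integral).** For $Q>0$ and $\operatorname{Re}s>0$ let
$$H_+(s)=\int_{-\infty+i0}^{+\infty}e^{s\omega}\,\mathrm{Ai}(\omega)^Q\,d\omega,\tag{4}$$
taken along the upper side of the cut and then along the real axis.

By (1), $|\mathrm{Ai}|$ is bounded on $(-\infty,0]$ (there $\operatorname{Re}z^{3/2}=0$) and is $O(e^{-\frac23\omega^{3/2}})$ on $[0,\infty)$. So the integral converges absolutely and locally uniformly, and $H_+$ is holomorphic in $\operatorname{Re}s>0$.

Here is what $H_+$ is for. Multiplied by $s^{(Q-1)/2}e^{-s^3/(3Q^2)}$, it has an asymptotic expansion in powers of $s^{-3}$. The coefficients of this expansion are, up to explicit factors, *sums of flow polynomials of cubic graphs evaluated at $Q$*. The parameter $Q$, which counts group elements in the theory of flows, sits in (4) as an exponent, so it may be any positive real number. For non-integer $Q$ the phase in (3) at the first zero $a_1$ controls the sign of these sums for large graphs, as long as $Q$ is below an explicit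 threshold, and this sign turns out to alternate. Hence some graph has a negative value at $Q$.

## 2. Flow polynomials and the value 5.5

**Definition.** Let $G=(V,E)$ be a finite graph, multiple edges and loops allowed, with a fixed orientation. A *nowhere-zero $\mathbb Z_k$-flow* assigns to each edge a nonzero element of $\mathbb Z_k$ so that at every vertex inflow equals outflow. The *flow polynomial* $\Phi(G,x)$ is the unique polynomial such that $\Phi(G,k)$ is the number of these flows for every positive integer $k$. The number does not depend on the orientation. Equivalently,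
$$\Phi(G,x)=\sum_{A\subseteq E}(-1)^{|E|-|A|}\,x^{|A|-|V|+c(A)},\tag{5}$$
where $c(A)$ is the number of connected components of $(V,A)$.

By (5), $\Phi$ is multiplicative over connected components. If $G$ has a bridge, then conservation summed over one side of the bridge forces the value $0$ on it; so $\Phi(G,k)=0$ for all $k\ge1$, hence $\Phi(G,x)\equiv0$. A graph is *2-edge-connected* if it is connected and bridgeless.

Four examples will be used.

* One loop: $\Phi=x-1$. One bridge: (5) gives $-1+1=0$.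
* The triple edge (two vertices, three parallel edges): three nonzero values with sum $0$, so $\Phi=(x-1)(x-2)$.
* The necklace (a 4-cycle with two opposite edges doubled): the single edges carry $a\ne0$ around the cycle, and each double edge splits $a$ into two nonzero values in $k-2$ ways. So $\Phi=(x-1)(x-2)^2$.
* $K_4$: let the edges out of one vertex carry nonzero $a,b,c$ with $a+b+c=0$, giving $(k-1)(k-2)$ choices. The triangle edges $1\to2\to3\to1$ then carry $x,\ x+b,\ x-a$. So $x$ must avoid $0,-b,a$, which are distinct because $a$, $b$ and $a+b=-c$ are nonzero. Hence $\Phi(K_4,x)=(x-1)(x-2)(x-3)$.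

By Seymour's 6-flow theorem, $\Phi(G,k)>0$ for every 2-edge-connected $G$ and every integer $k\ge6$. The following conjecture is taken from "Half-Integral Flow Polynomial Values" (https://mlelarge.github.io/graph-conjectures/op/half_integral_flow_polynomial_values/).

**Conjecture.** $\Phi(G,5.5)>0$ for every 2-edge-connected graph $G$.

We shall see that it is **false**, and that a cubic graph violates it. On small cubic graphs there is no sign of this. A loop in a cubic graph forces a bridge. On two vertices the only bridgeless cubic graph is the triple edge. On four vertices a connected bridgeless cubic graph is $K_4$ if it is simple. Otherwise it contains a double edge $uv$ whose remaining two edges end at vertices $w,w'$. If $w=w'$, the third edge at $w$ is a bridge; so $w\neq w'$, and these are joined by a double edge: the necklace. At $x=5.5$ all three polynomials are positive.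

## 3. Sums over pairings, and the theorem

Instead of searching for one graph, we sum over all cubic graphs of a given size.

**Definition.** For $k\ge1$ take $2k$ labelled vertices, each carrying $3$ labelled half-edges. Each of the $(6k-1)!!$ perfect pairings of the $6k$ half-edges gives a cubic multigraph $G$ with $2k$ vertices and $3k$ edges. Put
$$\Sigma_{2k}(Q)=\sum_{\text{pairings}}\Phi(G,Q),$$
a polynomial in $Q$.

**Example, $k=1$.** Of the $15$ pairings, $3!=6$ give the triple edge. The other $9$ have a loop at each vertex and a bridge. So $\Sigma_2(Q)=6(Q-1)(Q-2)$.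

**Example, $k=2$.** Only bridgeless graphs count. $K_4$ arises from $6^4=1296$ pairings. There are $3\cdot2=6$ labelled necklaces (a 4-cycle and the choice of which opposite edges are doubled), each arising from $6^4/(2!\,2!)=324$ pairings, in total $1944$. Two disjoint triple edges arise from $3\cdot6\cdot6=108$ pairings. So
$$\Sigma_4(Q)=1296(Q-1)(Q-2)(Q-3)+1944(Q-1)(Q-2)^2+108(Q-1)^2(Q-2)^2=108\,(Q-1)(Q-2)(Q^2+27Q-70).$$
This is negative for $2<Q<\frac{-27+\sqrt{1009}}2\approx2.38$ and positive at $5.5$.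

**Theorem 1 (Main Theorem).** Let $Q$ be real, $2<Q<4+2\sqrt2=6.828\ldots$, $Q\notin\mathbb Z$. Then for all sufficiently large $k$, $\Sigma_{2k}(Q)\ne0$ and
$$\operatorname{sgn}\Sigma_{2k}(Q)=(-1)^{k+1}\operatorname{sgn}\sin(\pi Q).$$
In particular there is a connected bridgeless cubic graph $G$ with $\Phi(G,Q)<0$.

**The last sentence follows from the first.** For infinitely many $k$ we have $\Sigma_{2k}(Q)<0$, so some $G$ in the sum has $\Phi(G,Q)<0$. By multiplicativity some component of $G$ has a negative value at $Q$. That component is cubic and connected, and it is bridgeless because its flow polynomial is not zero.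

For $Q=5.5$ we have $\sin(5.5\pi)=-1$, so $\Sigma_{2k}(5.5)<0$ for all large odd $k$, and the conjecture is disproved. The argument produces a negative term in a negative sum; it exhibits no explicit graph. It makes no claim about non-integer $Q>4+2\sqrt2$.

Notation for the rest:
$$p=\frac{Q-1}2,\qquad t_f=\frac1{3Q^2},\qquad T_1=\frac1{3(Q-2)^2}-\frac1{3Q^2}.$$
For $Q>2$ we have $T_1>0$, and
$$T_1>t_f\iff Q^2>2(Q-2)^2\iff Q^2-8Q+8<0\iff Q<4+2\sqrt2.\tag{6}$$

## 4. Integer $Q$: the moments of a Gaussian cubic form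

How can one sum a graph polynomial over all pairings? Sums over pairings are what Wick's theorem (Isserlis' theorem) produces: for a centered Gaussian vector, the expectation of a product of $2n$ coordinates is the sum over all perfect pairings of the products of the covariances. So we look for a Gaussian vector whose covariances encode $\Phi$.

**Lemma 2.** Let $Q\ge2$ be an integer, let $\varphi$ be the standard Gaussian vector on $\{x\in\mathbb R^Q:\sum x_j=0\}$ (covariance $\delta_{ij}-\frac1Q$), and let $p_3=\sum_{j=1}^Q\varphi_j^3$. Then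
$$\mathbb E[p_3^{2k}]=Q^{-k}\,\Sigma_{2k}(Q).\tag{7}$$

**Proof.** For a graph $(V,E)$, expand the product over edges; let $A$ be the set of edges from which $\delta$ is chosen. Summing over colorings $\sigma:V\to\{1,\dots,Q\}$ and using (5),
$$\sum_\sigma\prod_{uv\in E}\Bigl(\delta_{\sigma_u\sigma_v}-\tfrac1Q\Bigr)=\sum_{A\subseteq E}\Bigl(-\tfrac1Q\Bigr)^{|E|-|A|}Q^{c(A)}=Q^{|V|-|E|}\,\Phi(G,Q).$$
A loop contributes the factor $1-\frac1Q$, in agreement with the formula. Now expand $p_3^{2k}=\sum_\sigma\prod_{v=1}^{2k}\varphi_{\sigma_v}^3$ and apply Wick's theorem to each term: the three copies of $\varphi_{\sigma_v}$ are the three half-edges at $v$, and each pair contributes $\delta_{\sigma_u\sigma_v}-\frac1Q$. Hence $\mathbb E[p_3^{2k}]=\sum_{\text{pairings}}Q^{2k-3k}\Phi(G,Q)$. $\square$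

As a check take $Q=3$. With polar coordinates $(r,\theta)$ of a standard Gaussian in the plane, $\varphi_j=\sqrt{2/3}\,r\cos(\theta+\frac{2\pi j}3)$ has the right covariance, and $p_3=(\frac23)^{3/2}\frac34r^3\cos3\theta$. Since $\mathbb E\,r^{12}=2^6\,6!=46080$ and the mean of $\cos^4$ is $\frac38$, we get $\mathbb E[p_3^4]=\frac1{36}\cdot46080\cdot\frac38=480$. And $\frac19\Sigma_4(3)=\frac19\cdot108\cdot2\cdot20=480$.

Formula (7) shows $\Sigma_{2k}(Q)\ge0$ at integers, which we knew because $\Phi$ counts there. It says nothing between integers: $Q$ is the *number of coordinates* of $\varphi$, and there is no Gaussian vector with $5.5$ coordinates. This is the point where the Gaussian approach stops.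

## 5. The number of coordinates becomes an exponent

The coordinates of $\varphi$ are independent except for the single constraint $\sum x_j=0$. If the constraint is imposed by Fourier inversion in one variable $\omega$, the $Q$ coordinates factor, and the result is an integral over $\omega$ of a $Q$-th power. With a cubic exponent, the factor is an Airy function.

**Lemma 3.** Let $Q\ge2$ be an integer. There is $C_Q>0$ such that for $s>0$
$$H_+(s)=C_Q\,s^{-p}e^{s^3/(3Q^2)}\;\mathbb E\exp(z\,p_3),\qquad z=\frac i3\Bigl(\frac Q{2s}\Bigr)^{3/2},\qquad z^2=-\frac{Q^3}{72\,s^3}.\tag{8}$$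

**Proof.** *To write the integrand as a Fourier transform.* For integer $Q$, $\mathrm{Ai}^Q$ is the ordinary power, so $H_+(s)=\int_{\mathbb R}e^{s\omega}\mathrm{Ai}(\omega)^Qd\omega$. In (A4) take $\delta=s/Q$ and $t=\tau+i\delta$:
$$i\Bigl(\frac{t^3}3+\omega t\Bigr)=\frac i3\tau^3-\delta\tau^2-i\delta^2\tau+\frac{\delta^3}3+i\omega\tau-\omega\delta.$$
The $Q$-fold product converges absolutely. Since $Q\delta^3/3=s^3/(3Q^2)$ and $Q\omega\delta=s\omega$,
$$F(\omega):=e^{s\omega}\mathrm{Ai}(\omega)^Q=(2\pi)^{-Q}e^{s^3/(3Q^2)}\int_{\mathbb R^Q}f(\tau)\,e^{i\omega\sum\tau_j}d\tau,\qquad f(\tau)=e^{-\delta|\tau|^2+\frac i3\sum\tau_j^3-i\delta^2\sum\tau_j}.$$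
Write $\tau=\frac yQ(1,\dots,1)+\tau'$ with $\sum\tau'_j=0$. Then $\sum\tau_j=y$, $|\tau|^2=\frac{y^2}Q+|\tau'|^2$ and $d\tau=Q^{-1/2}dy\,d\tau'$, so
$$F(\omega)=\int_{\mathbb R}\psi(y)e^{i\omega y}dy,\qquad\psi(y)=(2\pi)^{-Q}e^{s^3/(3Q^2)}Q^{-1/2}\int f\,d\tau'.$$

*To evaluate $\int F$ by Fourier inversion.* Since $|f|=e^{-\delta y^2/Q-\delta|\tau'|^2}$, dominated convergence shows that $\psi$ is continuous, and $|\psi(y)|\le C_s e^{-\delta y^2/Q}$ (with $C_s$ depending on $s$) is integrable. $F$ is integrable too. So inversion holds pointwise, and $H_+(s)=\int F\,d\omega=2\pi\psi(0)$.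

*To recognize the Gaussian.* At $y=0$, $f=e^{-\delta|\tau'|^2+\frac i3\sum\tau_j'^3}$. Substitute $\tau'=(2\delta)^{-1/2}\varphi$ in the $(Q-1)$-dimensional integral. The Jacobian is $(2\delta)^{-(Q-1)/2}$, a constant times $s^{-p}$; the quadratic part becomes $e^{-|\varphi|^2/2}$; the cubic part becomes $\frac i3(2\delta)^{-3/2}p_3=zp_3$. $\square$

The left side of (8) makes sense for every real $Q>0$. The plan is now as follows. Expand $s^pe^{-s^3/(3Q^2)}H_+(s)$ in powers of $\Lambda^{-1}=s^{-3}$ for real $Q$, with coefficients polynomial in $Q$. Identify the coefficients with the $\Sigma_{2k}(Q)$ at integers, hence for all $Q$. Then extract the $k$-th coefficient by Cauchy's formula on a large circle in the $\Lambda$-plane and see which part of the contour dominates.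

## 6. The expansion in a half-plane, and why the contour runs above the zeros

Cauchy's formula needs the expansion on a full circle $|\Lambda|=R$, that is, for $|\arg s|\le\frac\pi3$, not only for real $s$. This decides what to do at the zeros of $\mathrm{Ai}$.

The first thing to try at non-integer $Q$ is the real integral $G(s)=\int_{\mathbb R}e^{s\omega}|\mathrm{Ai}(\omega)|^Qd\omega$. We compare it with $H_+$. Put $b=a_1-a_2$. On $[0,b]$ we have $|\mathrm{Ai}(a_1-y)|=y\,m(y)$ with $m$ smooth, $m(0)=|\mathrm{Ai}'(a_1)|>0$, so $|\mathrm{Ai}(a_1-y)|^Q=|\mathrm{Ai}'(a_1)|^Qy^Q+O(y^{Q+1})$. Since $\int_0^\infty e^{-sy}y^Qdy=\Gamma(Q+1)s^{-Q-1}$, since the tail beyond $b$ is exponentially small, and since the error term contributes $O(|s|^{-Q-2})$,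
$$s^{Q+1}e^{s|a_1|}\int_{a_2}^{a_1}e^{s\omega}|\mathrm{Ai}(\omega)|^Qd\omega\;\longrightarrow\;|\mathrm{Ai}'(a_1)|^Q\,\Gamma(Q+1)\qquad(|s|\to\infty,\ |\arg s|\le\tfrac\pi3).\tag{9}$$
(This is Watson's lemma.) The part $\omega<a_2$ of any such integral with bounded phases is $O(e^{-|a_2|\operatorname{Re}s}/\operatorname{Re}s)$, which is smaller. By (3),
$$G(s)-H_+(s)=\int_{-\infty}^{a_1}e^{s\omega}|\mathrm{Ai}(\omega)|^Q\bigl(1-e^{i\pi Qn(\omega)}\bigr)d\omega,$$
and for non-integer $Q$ this has exact order $|s|^{-Q-1}e^{-|a_1|\operatorname{Re}s}$. After multiplication by $s^pe^{-\Lambda/(3Q^2)}$ it is exponentially small for $\Lambda>0$. But at $\arg s=\frac\pi3$, where $\Lambda=-x<0$, the factor is $e^{+x/(3Q^2)}$ and the difference is exponentially *large*. We are about to prove that $H_+$ keeps its expansion up to $\arg s=\frac\pi3$. So $G$ does not: with the real integral, Cauchy's formula cannot be applied. The remedy is to use $H_+$ for $\operatorname{Im}\Lambda\ge0$ and its conjugate for $\operatorname{Im}\Lambda\le0$;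 the two do not match on the real axis, and the mismatch is what we shall compute.

For $\operatorname{Im}\Lambda\ge0$, $|\Lambda|\ge1$ put $s=\Lambda^{1/3}$, $\beta=\arg s\in[0,\frac\pi3]$ (so $\cos\beta\ge\frac12$), and $K_+(\Lambda)=s^pe^{-\Lambda/(3Q^2)}H_+(s)$.

**Lemma 4 (uniform expansion).** Let $Q>0$. There are $h_0>0$ and real $b_0=1,b_1,b_2,\dots$ such that for every $N$
$$\kappa_+(\Lambda):=\frac{K_+(\Lambda)}{h_0}=\sum_{j<N}b_j\Lambda^{-j}+O(|\Lambda|^{-N})$$
uniformly in $0\le\arg\Lambda\le\pi$, $|\Lambda|\ge1$. Each $b_j=b_j(Q)$ is a polynomial in $Q$.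

**Proof.** $K_+$ is continuous, hence bounded on compact sets, so we may take $|\Lambda|$ large.

**Step 1: to pass the contour through the saddle point.** Substitute $\omega=v^2$. The contour becomes $i\infty\to0\to+\infty$, the boundary of the first quadrant, and the integrand becomes $2v\,e^{sv^2}\mathrm{Ai}(v^2)^Q$, holomorphic in the open quadrant and continuous on the closed one. There (1) reads $|\mathrm{Ai}(v^2)|\le C|e^{-\frac23v^3}|$. The exponent $sv^2-\frac23Qv^3$ has its critical point at $v_*=s/Q$. Let $y_0=\operatorname{Im}v_*=|v_*|\sin\beta\ge0$. We replace the contour by $i\infty\to iy_0$ along the imaginary axis followed by the half-line $\{x+iy_0:x\ge0\}$. This is allowed by Cauchy's theorem: on the closing segment $X+iy$, $0\le y\le y_0$, the integrand is at most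
$$C(X+y_0)\exp\Bigl(|s|(X+y_0)^2-\tfrac23Q(X^3-3Xy_0^2)\Bigr)\to0\qquad(X\to\infty).$$

**Step 2: to show that the imaginary segment is negligible.** For $v=iy$ we have $|e^{sv^2}|=e^{-|s|\cos\beta\,y^2}$ and $|\mathrm{Ai}(-y^2)|\le C$. So this part of the integral is at most
$$C\int_{y_0}^\infty2y\,e^{-|s|\cos\beta\,y^2}dy\le\frac{2C}{|s|}e^{-|s|\cos\beta\,y_0^2}.$$
Here $|s|\cos\beta\,y_0^2=\frac{|\Lambda|}{Q^2}\cos\beta\sin^2\beta$. Dividing by $|e^{\Lambda/(3Q^2)}|=e^{|\Lambda|\cos3\beta/(3Q^2)}$ and using $\cos3\beta=4\cos^3\beta-3\cos\beta$, the exponent is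
$$-\frac{|\Lambda|}{Q^2}\Bigl(\cos\beta\sin^2\beta+\tfrac13\cos3\beta\Bigr)=-\frac{|\Lambda|}{3Q^2}\cos^3\beta\le-\frac{|\Lambda|}{24Q^2}.$$
So the contribution to $K_+$ is $O(|\Lambda|^Ce^{-|\Lambda|/(24Q^2)})$, exponentially small.

**Step 3: to localize the horizontal line near the saddle.** Write $v=v_*(1+\rho)$ with $\rho=re^{-i\beta}$, $r\ge-\cos\beta$; indeed $v=v_*+|v_*|r$. Then $|dv|=|v_*|dr$, and
$$sv^2-\tfrac23Qv^3=\frac\Lambda{Q^2}\Bigl[(1+\rho)^2-\tfrac23(1+\rho)^3\Bigr]=\frac\Lambda{Q^2}\Bigl(\tfrac13-\rho^2-\tfrac23\rho^3\Bigr).$$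
Since $\Lambda\rho^2=|\Lambda|r^2e^{i\beta}$ and $\Lambda\rho^3=|\Lambda|r^3$,
$$\operatorname{Re}\Lambda\bigl(\rho^2+\tfrac23\rho^3\bigr)=|\Lambda|\bigl(r^2\cos\beta+\tfrac23r^3\bigr)\ge\tfrac16|\Lambda|r^2.\tag{10}$$
For $r\ge0$ this is clear. For $r<0$ we have $|r|\le\cos\beta$, so $\cos\beta-\frac23|r|\ge\frac13\cos\beta\ge\frac16$. By (1) and (10), the part $|r|\ge\frac14$ contributes to $K_+$ at most $C|\Lambda|^C\int_{|r|\ge1/4}(1+|r|)e^{-|\Lambda|r^2/(6Q^2)}dr$, exponentially small.

**Step 4: to insert the Airy asymptotics for $|r|\le\frac14$.** These $r$ are on the line because $\cos\beta\ge\frac12$. There $\operatorname{Im}v=y_0\ge0$, $|v|\ge\frac34|v_*|$, and $0\le\arg v\le\frac\pi3+\arcsin\frac14<\frac\pi2$, so $\arg v^2$ stays away from $\pi$. By (A2) and (2), uniformly,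
$$\mathrm{Ai}(v^2)^Q=(2\sqrt\pi)^{-Q}v^{-Q/2}e^{-\frac23Qv^3}\Bigl(\sum_{j<N}q_jv^{-3j}+O(|v|^{-3N})\Bigr),\qquad\sum_jq_jX^j=\Bigl(\sum_m(-1)^mc_mX^m\Bigr)^Q.$$
By the binomial series, $q_0=1$ and $q_j$ is a real polynomial in $Q$. Now $v^{1-Q/2}dv=v_*^{2-Q/2}(1+\rho)^{1-Q/2}d\rho$, $\;s^pv_*^{2-Q/2}=Q^{\frac Q2-2}s^{3/2}=Q^{\frac Q2-2}\Lambda^{1/2}$, and $v^{-3j}=Q^{3j}\Lambda^{-j}(1+\rho)^{-3j}$. With $\lambda=\Lambda/Q^2$, up to exponentially small terms,
$$K_+=2(2\sqrt\pi)^{-Q}Q^{\frac Q2-2}\Lambda^{1/2}\int_{|r|\le\frac14}(1+\rho)^{1-\frac Q2}e^{-\lambda(\rho^2+\frac23\rho^3)}\Bigl(\sum_{j<N}q_jQ^{3j}\Lambda^{-j}(1+\rho)^{-3j}+O(|\Lambda|^{-N})\Bigr)d\rho.\tag{11}$$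

**Step 5: to reduce (11) to Gaussian integrals.** By (10), $|e^{-\lambda(\rho^2+\frac23\rho^3)}|\le e^{-|\lambda|r^2/6}$, whose integral is $O(|\lambda|^{-1/2})$. So the inner $O(|\Lambda|^{-N})$ contributes $O(|\Lambda|^{-N})$ to $K_+$. Next replace $(1+\rho)^{1-\frac Q2-3j}$ by its Taylor polynomial of degree less than $2N$. The remainder is $O(|r|^{2N})$ and contributes $O(|\lambda|^{1/2}|\lambda|^{-N-1/2})=O(|\Lambda|^{-N})$ to $K_+$. Finally replace $e^{-\frac23\lambda\rho^3}$ by its Taylor polynomial of degree less than $2N$ in the exponent. The remainder is at most $C|\lambda|^{2N}|r|^{6N}e^{\frac23|\lambda||r|^3}$. Since $|e^{-\lambda\rho^2}|=e^{-|\lambda|r^2\cos\beta}\le e^{-|\lambda|r^2/2}$ and $\frac23|r|^3\le\frac16r^2$ for $|r|\le\frac14$, the product is at most $C|\lambda|^{2N}|r|^{6N}e^{-|\lambda|r^2/3}$, whose integral is $O(|\lambda|^{2N-3N-\frac12})$. This contributes $O(|\Lambda|^{-N})$ to $K_+$.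

**Step 6: to read off the coefficients.** What remains is a finite sum of integrals of $\lambda^l\rho^{3l+m}e^{-\lambda\rho^2}$ over a symmetric segment. Odd powers give $0$. Extending an even power to the whole line $e^{-i\beta}\mathbb R$ costs an exponentially small amount, and
$$\int_{e^{-i\beta}\mathbb R}\rho^{2M}e^{-\lambda\rho^2}d\rho=e^{-i(2M+1)\beta}\,\Gamma(M+\tfrac12)\bigl(|\lambda|e^{i\beta}\bigr)^{-M-\frac12}=\Gamma(M+\tfrac12)\,\lambda^{-M-\frac12}\qquad(\arg\lambda=3\beta).$$
With $3l+m=2M$, the term is a multiple of $\lambda^{-1/2}\lambda^{-(l+m)/2}$, and $l+m$ is even because $3l+m$ is. So relative to the leading term we obtain integer powers $\lambda^{-i}=Q^{2i}\Lambda^{-i}$, times $\Lambda^{-j}$, with real coefficients polynomial in $Q$. Since $\Lambda^{1/2}\lambda^{-1/2}=Q$, the leading coefficient is $h_0=2\sqrt\pi\,(2\sqrt\pi)^{-Q}Q^{\frac Q2-1}>0$. The coefficients do not depend on $N$, since asymptotic expansions are unique. $\square$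

**Example: $b_1$ by hand.** Inserting $z^{-1/4}e^{-\frac23z^{3/2}}(1-c_1z^{-3/2}+\cdots)$ into $y''=zy$ and comparing the terms of relative order $z^{-2}$ gives $\frac1{16}+\frac14-3c_1=0$, so $c_1=\frac5{48}$ and $q_1=-\frac{5Q}{48}$. Put $a=1-\frac Q2$. The Gaussian averages of $\rho^2,\rho^4,\rho^6$ are $\frac1{2\lambda},\frac3{4\lambda^2},\frac{15}{8\lambda^3}$, so the integral in (11) without the $q_j$ contributes
$$\frac1\lambda\Bigl(\frac{a(a-1)}4-\frac a2+\frac5{12}\Bigr)=\frac{Q^2}\Lambda\Bigl(\frac{Q^2}{16}+\frac Q8-\frac1{12}\Bigr),$$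
and $q_1$ contributes $-\frac5{48}Q^4\Lambda^{-1}$. The sum is $b_1=-\frac{Q^2}{24}(Q^2-3Q+2)=-\frac{Q^2(Q-1)(Q-2)}{24}$. The factor $(Q-1)(Q-2)$ is the flow polynomial of the triple edge.

## 7. The coefficients are the pairing sums

**Lemma 5.** For all real $Q>0$ and $k\ge1$,
$$b_k(Q)=\frac{(-1)^kQ^{2k}}{72^k\,(2k)!}\;\Sigma_{2k}(Q).\tag{12}$$

**Proof.** Both sides are polynomials in $Q$, so it suffices to treat integers $Q\ge2$. By Lemma 3, for $\Lambda=s^3>0$ we have $K_+(\Lambda)=C_Q\,\mathbb E\,e^{zp_3}$ with $z$ purely imaginary. Use $\bigl|e^{iu}-\sum_{l<2N}\frac{(iu)^l}{l!}\bigr|\le\frac{|u|^{2N}}{(2N)!}$ for real $u$. The odd moments of $p_3$ vanish, because $-\varphi$ has the same law as $\varphi$. Hence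
$$\mathbb E\,e^{zp_3}=\sum_{k<N}\frac{z^{2k}}{(2k)!}\mathbb E[p_3^{2k}]+O(|z|^{2N}),\qquad z^2=-\frac{Q^3}{72\Lambda}.$$
By Lemma 4 and uniqueness of asymptotic expansions, $h_0=C_Q$ and $b_k=\frac1{(2k)!}\bigl(-\frac{Q^3}{72}\bigr)^k\mathbb E[p_3^{2k}]$. Insert (7). $\square$

For $k=1$, (12) gives $-\frac{Q^2}{144}\cdot6(Q-1)(Q-2)$, in agreement with the example above.

From now on $Q$ is real. By (12), $\operatorname{sgn}\Sigma_{2k}(Q)=(-1)^k\operatorname{sgn}b_k(Q)$, so we need the sign of $b_k$ for large $k$.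

## 8. Cauchy's formula reduces $b_k$ to two half-lines

For $\operatorname{Im}\Lambda\le0$, $|\Lambda|\ge1$ let $\kappa_-(\Lambda)=\overline{\kappa_+(\bar\Lambda)}$. It has the same expansion, since the $b_j$ are real. Fix $k\ge1$, let $\gamma_R$ be the upper semicircle from $R$ to $-R$, and let $J_R=\int_{\gamma_R}\kappa_+(\Lambda)\Lambda^{k-1}d\Lambda$.

**Step 1: to express $b_k$ by $\kappa_+$ alone.** Add to $J_R$ the integral of $\kappa_-(\Lambda)\Lambda^{k-1}$ over the lower semicircle from $-R$ to $R$. By Lemma 4 with $N=k+1$, the terms $j<k$ integrate to $0$ over the full circle, the term $j=k$ gives $2\pi i\,b_k$, and the error is $O(R\cdot R^{k-1}R^{-k-1})=O(1/R)$. Conjugation carries the lower semicircle from $-R$ to $R$ to $\gamma_R$ reversed, so the lower integral is $-\overline{J_R}$. Hence $2i\operatorname{Im}J_R=2\pi i\,b_k+O(1/R)$, that is, $b_k=\lim_{R\to\infty}\frac1\pi\operatorname{Im}J_R$.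

**Step 2: to deform the contour to the real axis.** $H_+$ is holomorphic for $|\arg s|<\frac\pi2$, so $\kappa_+$ extends holomorphically to a neighborhood of $\{\operatorname{Im}\Lambda\ge0,\ |\Lambda|\ge1\}$. We may deform $\gamma_R$ to $[R,1]$, then the upper unit semicircle from $1$ to $-1$, then $[-1,-R]$. On the last segment $\Lambda=xe^{i\pi}$ and $\Lambda^{k-1}d\Lambda=(-1)^kx^{k-1}dx$. The unit semicircle contributes at most $\pi\max_{|\Lambda|=1}|\kappa_+|$, uniformly in $k$. Therefore
$$b_k=\lim_{R\to\infty}\Bigl[-\frac1\pi\int_1^R\operatorname{Im}\kappa_+(x)\,x^{k-1}dx+\frac{(-1)^k}\pi\int_1^R\operatorname{Im}\kappa_+(xe^{i\pi})\,x^{k-1}dx\Bigr]+O(1),\tag{13}$$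
with $O(1)$ uniform in $k$. If the first integral dominates, $b_k$ has a fixed sign, so $\Sigma_{2k}$ alternates. The next two sections estimate the two imaginary parts.

## 9. The positive half-line: the first zero of $\mathrm{Ai}$

**Lemma 6.** Let $Q>0$. For $x\ge1$ and $s=x^{1/3}$,
$$\operatorname{Im}\kappa_+(x)=h_0^{-1}s^pe^{-t_fx}\,Y(s),\qquad Y(s)=\int_{-\infty}^{a_1}e^{s\omega}|\mathrm{Ai}(\omega)|^Q\sin(\pi Qn(\omega))\,d\omega,$$
and $s^{Q+1}e^{s|a_1|}Y(s)\to\sin(\pi Q)\,|\mathrm{Ai}'(a_1)|^Q\,\Gamma(Q+1)$ as $s\to\infty$.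

**Proof.** For real $s$ the formula is the imaginary part of (4), by (3); on $(a_1,\infty)$ we have $n=0$. On $(a_2,a_1)$ we have $n=1$, so this part of $Y(s)$ is $\sin(\pi Q)\int_{a_2}^{a_1}e^{s\omega}|\mathrm{Ai}|^Qd\omega$ and (9) applies. The part $\omega<a_2$ is $O(e^{-s|a_2|}/s)$, which vanishes after multiplication by $s^{Q+1}e^{s|a_1|}$. $\square$

So on the positive half-line the imaginary part decays like $e^{-t_fx}$ up to factors $e^{-O(x^{1/3})}$, with the sign of $\sin(\pi Q)$. For integer $Q$ it is identically zero.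

## 10. The negative half-line: a saddle point with exponent $Q-2$

**Lemma 7.** Let $Q>2$. There are $C$ and an integer $m\ge0$ with $|\operatorname{Im}\kappa_+(xe^{i\pi})|\le Cx^me^{-T_1x}$ for all $x\ge1$.

The difficulty is that $K_+(xe^{i\pi})$ itself is close to $h_0$, while its imaginary part is claimed to be exponentially small. So the imaginary part must be isolated exactly before anything is estimated.

**Proof.** Here $s=\sigma e^{i\pi/3}$ with $\sigma=x^{1/3}$.

**Step 1: to choose a variable in which the exponential is real.** Put $\omega=e^{2\pi i/3}\xi$, so that $s\omega=-\sigma\xi$. Define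
$$B_+(\xi)=2e^{i\pi/6}\mathrm{Ai}(\xi e^{2\pi i/3}),\qquad B_-(\xi)=\overline{B_+(\bar\xi)}=2e^{-i\pi/6}\mathrm{Ai}(\xi e^{-2\pi i/3}).$$
Multiplying (A3) by $2i$ and using $ie^{\pi i/3}=-e^{-i\pi/6}$, $ie^{-\pi i/3}=e^{i\pi/6}$ gives
$$B_+(\xi)-B_-(\xi)=2i\,\mathrm{Ai}(\xi).\tag{14}$$
Let $\log B_+(\xi)=\log\mathrm{Ai}(e^{2\pi i/3}\xi)+\ln2+\frac{i\pi}6$ and $\log B_-(\xi)=\overline{\log B_+(\bar\xi)}$; powers $B_\pm^Q$ use these logarithms. For $\xi\to+\infty$, (2) gives $\operatorname{Im}\log\mathrm{Ai}(e^{2\pi i/3}\xi)\to-\frac14\cdot\frac{2\pi}3=-\frac\pi6$, because $(e^{2\pi i/3}\xi)^{3/2}=-\xi^{3/2}$ is real. So $\operatorname{Im}\log B_\pm(\xi)\to0$ as $\xi\to+\infty$. Since $\mathrm{Ai}(\omega)^Q=2^{-Q}e^{-i\pi Q/6}B_+(\xi)^Q$, the phases of $s^p$, of $\mathrm{Ai}^Q$ and of $d\omega$ add up to $\frac{\pi(Q-1)}6-\frac{\pi Q}6+\frac{2\pi}3=\frac\pi2$, and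
$$K_+(xe^{i\pi})=i\,c_x\int e^{-\sigma\xi}B_+(\xi)^Qd\xi,\qquad c_x=2^{-Q}\sigma^pe^{x/(3Q^2)}>0,$$
along $\infty e^{i\pi/3}\to0\to\infty e^{-2\pi i/3}$. On the first ray, boundary values are taken from $\arg\xi<\frac\pi3$, which corresponds to the upper side of the cut.

**Step 2: to make the contour symmetric under conjugation.** We rotate the second ray to $\arg\xi=-\frac\pi3$. For $\phi=\arg\xi\in[-\frac{2\pi}3,-\frac\pi3]$ we have $\arg\omega\in[0,\frac\pi3]$, where $\mathrm{Ai}$ has no zeros, and by (1) the integrand is at most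
$$C\exp\Bigl(-\sigma|\xi|\cos\phi-\tfrac23Q|\xi|^{3/2}\cos\tfrac32\bigl(\phi+\tfrac{2\pi}3\bigr)\Bigr),\qquad\tfrac32\bigl(\phi+\tfrac{2\pi}3\bigr)\in[0,\tfrac\pi2].$$
Fix a small $\varepsilon>0$. For $\phi\le-\frac\pi3-\varepsilon$ the second cosine is bounded below by a positive constant, and the power $|\xi|^{3/2}$ beats $e^{\sigma|\xi|}$. For $\phi\in[-\frac\pi3-\varepsilon,-\frac\pi3]$ the first term gives exponential decay and the second is $\le0$. So the integrals over large arcs tend to $0$, and the contour may be taken to be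
$$\mathcal D:\ \infty e^{i\pi/3}\to0\to\infty e^{-i\pi/3}.$$

**Step 3: to isolate the imaginary part.** Let $I=\int_{\mathcal D}e^{-\sigma\xi}B_+^Qd\xi$. Conjugation maps $\mathcal D$ to itself reversed, so $\bar I=-\int_{\mathcal D}e^{-\sigma\xi}B_-^Qd\xi$. Hence
$$\operatorname{Im}K_+(xe^{i\pi})=c_x\operatorname{Re}I=\frac{c_x}2\int_{\mathcal D}e^{-\sigma\xi}D(\xi)\,d\xi,\qquad D=B_+^Q-B_-^Q.\tag{15}$$
By (14), $B_+$ and $B_-$ differ only by the small function $2i\,\mathrm{Ai}$. This is where the gain comes from.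

**Step 4: to bound $D$.** Let $W=\{|\arg\xi|\le\frac\pi3\}$ and $\zeta=\frac23\xi^{3/2}$, so $\operatorname{Re}\zeta\ge0$ on $W$. We claim
$$|D(\xi)|\le C\,e^{(Q-2)\operatorname{Re}\zeta}\qquad\text{on }W.\tag{16}$$
Since $D(\bar\xi)=-\overline{D(\xi)}$, let $0\le\arg\xi\le\frac\pi3$. The points $\xi e^{2\pi i/3}$ and $\xi e^{-2\pi i/3}$ have arguments in $[\frac{2\pi}3,\pi]$ and $[-\frac{2\pi}3,-\frac\pi3]$, and their powers $\frac32$ both equal $-\xi^{3/2}$. By (1),
$$|B_\pm|\le C(1+|\xi|)^{-1/4}e^{\operatorname{Re}\zeta},\qquad|\mathrm{Ai}(\xi)|\le C(1+|\xi|)^{-1/4}e^{-\operatorname{Re}\zeta},$$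
and by (A2), $|B_-|\ge c|\xi|^{-1/4}e^{\operatorname{Re}\zeta}$ for $|\xi|$ large. So there is $R_0$ such that for $\operatorname{Re}\zeta\ge R_0$ (which forces $|\xi|$ to be large) the quotient $\epsilon=2i\,\mathrm{Ai}/B_-$ satisfies $|\epsilon|\le Ce^{-2\operatorname{Re}\zeta}\le\frac12$. There $B_+/B_-=1+\epsilon$ by (14), and moreover
$$\log B_+-\log B_-=\operatorname{Log}(1+\epsilon).$$
Indeed, the difference of the two sides is continuous with values in $2\pi i\mathbb Z$ on the connected set $\{\operatorname{Re}\zeta\ge R_0,\ 0\le\arg\zeta\le\frac\pi2\}$ (which does not meet the ray $\arg\xi=\frac\pi3$, where $\operatorname{Re}\zeta=0$), and it tends to $0$ as $\xi\to+\infty$ by Step 1. Hence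
$$|D|=|B_-|^Q\,\bigl|(1+\epsilon)^Q-1\bigr|\le Ce^{Q\operatorname{Re}\zeta}\,e^{-2\operatorname{Re}\zeta}.$$
If $0\le\operatorname{Re}\zeta<R_0$, then $|D|\le|B_+|^Q+|B_-|^Q\le C$, which suffices since $Q>2$. This proves (16).

**Step 5: to move the contour to the new saddle point.** $D$ is continuous on $W$ and holomorphic in its interior, because the zeros of $B_\pm$ lie on $\arg\xi=\pm\frac\pi3$. By (16) the relevant exponent is $-\sigma\xi+\frac23(Q-2)\xi^{3/2}$, with critical point $\xi_1=(\sigma/(Q-2))^2$. We replace $\mathcal D$ by $\mathcal D'=\xi_1+\mathcal D\subset W$. On the closing segments $\xi=Te^{\pm i\pi/3}+y$, $0\le y\le\xi_1$, we have $\operatorname{Re}\zeta=0$ at $y=0$ and $\frac d{dy}\operatorname{Re}\zeta=\operatorname{Re}\xi^{1/2}\le(T+\xi_1)^{1/2}$, so $\operatorname{Re}\zeta\le\xi_1(T+\xi_1)^{1/2}$; also $\operatorname{Re}\xi\ge\frac T2$. So the integrand there is at most $C\exp\bigl(-\frac{\sigma T}2+(Q-2)\xi_1(T+\xi_1)^{1/2}\bigr)\to0$ as $T\to\infty$.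

**Step 6: to estimate the integral over $\mathcal D'$.** Write $\xi=\xi_1(1+\tau e^{\pm i\pi/3})$, $\tau\ge0$. Since $\sigma\xi_1=(Q-2)\xi_1^{3/2}=\frac x{(Q-2)^2}$, (16) gives
$$|e^{-\sigma\xi}D|\le C\exp\Bigl(\frac x{(Q-2)^2}\,g(\tau)\Bigr),\qquad g(\tau)=\operatorname{Re}\Bigl[-(1+\tau e^{i\pi/3})+\tfrac23(1+\tau e^{i\pi/3})^{3/2}\Bigr],\qquad g(0)=-\tfrac13.$$
We show that $g$ decreases. Put $(1+\tau e^{i\pi/3})^{1/2}=X+iY$. Then
$$g'(\tau)=\operatorname{Re}\bigl[e^{i\pi/3}(X+iY-1)\bigr]=\operatorname{Re}\frac{\tau e^{2\pi i/3}}{1+X+iY},$$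
because $(X+iY)^2-1=\tau e^{i\pi/3}$. For $\tau>0$ we have $0<\arg(1+X+iY)<\arg(X+iY)<\frac\pi6$, so the last fraction has argument strictly between $\frac\pi2$ and $\frac{2\pi}3$; hence $g'(\tau)<0$. Moreover $g'=\frac12(X-\sqrt3\,Y-1)$, and $X+iY=\tau^{1/2}e^{i\pi/6}+O(\tau^{-1/2})$ as $\tau\to\infty$, so $X-\sqrt3\,Y\to0$ and $g'\to-\frac12$. By continuity $g'\le-c$ on $[1,\infty)$. So $g\le-\frac13$ on $[0,\infty)$ and $g(\tau)\le-\frac13-c(\tau-1)$ for $\tau\ge1$. Since $|d\xi|=\xi_1d\tau$ and $x\ge1$,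
$$\Bigl|\int_{\mathcal D'}e^{-\sigma\xi}D\,d\xi\Bigr|\le Cx^{2/3}e^{-x/(3(Q-2)^2)}.$$
Multiply by $\frac{c_x}{2h_0}$. The exponentials combine to $e^{-T_1x}$, and the powers of $x$ are at most $x^m$ for an integer $m\ge\frac{p+2}3$. $\square$

## 11. Comparing the two rates: the threshold $4+2\sqrt2$

**Proof of Theorem 1.** By Lemma 6 (with $|Y(s)|\le C$) and Lemma 7, both integrands in (13) decay exponentially, so
$$b_k=-\frac1\pi\int_1^\infty\operatorname{Im}\kappa_+(x)\,x^{k-1}dx+\frac{(-1)^k}\pi\int_1^\infty\operatorname{Im}\kappa_+(xe^{i\pi})\,x^{k-1}dx+O(1).\tag{17}$$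
Let $2<Q<4+2\sqrt2$, $Q\notin\mathbb Z$. Then $\sin\pi Q\ne0$, and $t_f<T_1$ by (6). Choose $\delta>0$ with $t_f+\delta<T_1$.

**Step 1: to bound the first term from below, with its sign.** By Lemma 6 there is $x_0\ge1$ such that for $x\ge x_0$ the number $\operatorname{Im}\kappa_+(x)$ has the sign of $\sin\pi Q$ and
$$|\operatorname{Im}\kappa_+(x)|\ge c\,e^{-(t_f+\delta)x},$$
because the remaining factor $s^{p-Q-1}e^{-|a_1|s}$ with $s=x^{1/3}$ is at least $c\,e^{-\delta x}$. On $[1,x_0]$ it is bounded. Since $\int_{x_0}^\infty e^{-(t_f+\delta)x}x^{k-1}dx\ge\Gamma(k)(t_f+\delta)^{-k}-x_0^k$, the first term of (17) multiplied by $-\operatorname{sgn}\sin\pi Q$ is at least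
$$c\,\Gamma(k)(t_f+\delta)^{-k}-Cx_0^k.$$

**Step 2: to bound the second term.** By Lemma 7 its modulus is at most $C\int_0^\infty x^{k+m-1}e^{-T_1x}dx=C\,\Gamma(k+m)\,T_1^{-k-m}$.

**Step 3: to compare.** The quotient $\Gamma(k+m)/\Gamma(k)$ grows only polynomially in $k$, so $\frac{\Gamma(k+m)}{\Gamma(k)}\bigl(\frac{t_f+\delta}{T_1}\bigr)^k\to0$. Also $x_0^k+1=o\bigl(\Gamma(k)(t_f+\delta)^{-k}\bigr)$. So for all large $k$ we have $b_k\ne0$ and $\operatorname{sgn}b_k=-\operatorname{sgn}\sin(\pi Q)$. By (12), $\Sigma_{2k}(Q)\neq0$ and $\operatorname{sgn}\Sigma_{2k}(Q)=(-1)^{k+1}\operatorname{sgn}\sin(\pi Q)$. The last sentence of the theorem was deduced in Section 3. $\blacksquare$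

The condition $Q<4+2\sqrt2$ enters only through $t_f<T_1$. With $Q=\frac{11}2$ the conjecture is disproved.

## 12. Signs, flow roots, and the shape of a smallest counterexample

**Corollary 1.** For real $Q$ with $1<Q<4+2\sqrt2$: $\Phi(G,Q)\ge0$ for every 2-edge-connected graph $G$ if and only if $Q\in\{2,3,4,5,6\}$.

**Proof.** At integers $\Phi$ is a count. For non-integers $Q>2$ use Theorem 1. For $1<Q<2$ the triple edge has $\Phi=(Q-1)(Q-2)<0$. $\square$

**Corollary 2.** For each $Q\in(5,6)$ some bridgeless cubic graph has a flow root (a real zero of its flow polynomial) in $(Q,6)$. For each $Q\in(6,4+2\sqrt2)$ some bridgeless cubic graph has flow roots in both $(6,Q)$ and $(Q,7)$. Hence real flow roots of 2-edge-connected graphs accumulate at $6$ from both sides, and their supremum is at least $4+2\sqrt2>6.82$.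

**Proof.** Take $G$ connected, bridgeless and cubic with $\Phi(G,Q)<0$. By Seymour's theorem $\Phi(G,6)>0$ and $\Phi(G,7)>0$, and the intermediate value theorem gives the roots. Letting $Q\to6$ from either side gives the accumulation. Letting $Q\to4+2\sqrt2$ from below, the roots in $(Q,7)$ give the supremum. $\square$

**Corollary 3.** For non-integer $Q\in(3,4+2\sqrt2)$, a cubic multigraph $G$ with $\Phi(G,Q)<0$ and fewest vertices is connected, simple and triangle-free, has no edge cut of size $\le2$, and each of its 3-edge-cuts isolates a single vertex.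

**Proof.** By multiplicativity and minimality $G$ is connected. It is bridgeless because $\Phi(G,Q)\ne0$.

**Step 1: to count flows on one side of a small cut.** Let $X$ be one side of an edge cut, and prescribe values in $\mathbb Z_n$ on the cut edges, directed out of $X$. Assignments supported on a set $A$ of edges inside $X$ that satisfy conservation at all vertices of $X$ exist exactly when the prescribed values sum to $0$ on each component of $(X,A)$, and then there are $n^{|A|-|X|+c(A)}$ of them. By inclusion–exclusion, the number of nowhere-zero assignments inside $X$ is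
$$\sum_A(-1)^{|E(X)\setminus A|}\,n^{|A|-|X|+c(A)},$$
over those $A\subseteq E(X)$ for which the prescribed values sum to $0$ on every component of $(X,A)$. Suppose there are two cut edges with values $a,-a$ ($a\ne0$), or three with nonzero values summing to $0$. Then no proper nonempty subset of the values sums to $0$. So the condition on $A$ is that all cut edges attach to one component of $(X,A)$, and the number, call it $M_X(n)$, does not depend on the values.

**Step 2: to factor $\Phi$ along the cut.** Let $X_1,X_2$ be the two sides. Conservation forces the values on the cut, directed out of $X_1$, to sum to $0$. There are $n-1$ admissible pairs for a 2-edge-cut and $(n-1)(n-2)$ admissible triples for a 3-edge-cut. Let $G_i$ arise from $G$ by replacing the side $X_i$ by an edge joining the ends of the two cut edges in the other side, respectively by a vertex; $G_i$ is cubic. For a 2-edge-cut, $\Phi(G,n)=(n-1)M_{X_1}M_{X_2}$, $\Phi(G_1,n)=(n-1)M_{X_2}$ and $\Phi(G_2,n)=(n-1)M_{X_1}$. For a 3-edge-cut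 the same holds with $(n-1)(n-2)$ in place of $n-1$. As this holds for all large integers $n$, we have polynomial identities
$$(Q-1)\,\Phi(G)=\Phi(G_1)\Phi(G_2),\qquad\text{respectively}\qquad(Q-1)(Q-2)\,\Phi(G)=\Phi(G_1)\Phi(G_2).$$

**Step 3: to use minimality.** If $G$ has a 2-edge-cut, or a 3-edge-cut with at least $2$ vertices on both sides, then both $G_i$ have fewer vertices than $G$. Since $\Phi(G,Q)<0$ and the prefactors are positive, $\Phi(G_1,Q)\Phi(G_2,Q)<0$, so one $\Phi(G_i,Q)$ is negative, contradicting minimality. Hence $G$ has no edge cut of size $\le2$, and each 3-edge-cut isolates a single vertex.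

**Step 4: to exclude loops, multiple edges and triangles.** A loop at a vertex makes its third edge a bridge. A double edge $uv$ gives a 2-edge-cut around $\{u,v\}$ unless $G$ is the triple edge, where $\Phi=(Q-1)(Q-2)>0$. So $G$ is simple. The three remaining edges at a triangle then form a 3-edge-cut with at least $2$ vertices on both sides, unless the other side is a single vertex. In that case $G=K_4$, where $\Phi=(Q-1)(Q-2)(Q-3)>0$. $\square$
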